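\title{The intersection of the maximal linear subspaces of a hypersurface}

\begin{abstract}
Let $X\subset\mathbb P^N$ be a hypersurface of degree $d$, and let $r$ be the smallest codimension of a linear subspace contained in $X$ over the algebraic closure of the ground field. We prove that the intersection of all linear subspaces of codimension $r$ contained in $X$ has codimension bounded by an explicit function of $r$ and $d$, independent of $N$ and of the field. The same bound holds for the inclusion-maximal linear subspaces of any fixed codimension. In the other direction, for $d\ge r+3$ we construct hypersurfaces for which the intersection has codimension greater than $((d-3)/r)^r$, so that no bound linear in $d$ can hold when $r\ge2$.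
\end{abstract}

\section{The problem and the results}\label{sec:intro}

Let $k$ be a perfect field with algebraic closure $\overline k$, and let $X\subset\mathbb P^N$ be a hypersurface of degree $d\ge 1$ defined over $k$, with equation $f=0$. We identify a linear subspace of $\mathbb P^N$ over $\overline k$ with a vector subspace $L$ of $V=\overline k^{\,N+1}$; the inclusion $L\subset X$ means $f|_L=0$. Codimensions and intersections are those of vector subspaces of $V$. In particular an empty intersection is the zero subspace and has codimension $N+1$.

Let $r$ be the smallest codimension of a linear subspace $L\subset X$ defined over $\overline k$, and let $\Lambda\subset V$ be the intersection of all $L\subset X$ of codimension $r$. If $L$ is given by independent linear equations $\ell_1=\dots=\ell_s=0$, then $L\subset X$ if and only if $f=\ell_1g_1+\dots+\ell_sg_s$ for some forms $g_i$ of degree $d-1$. So $r$ is the length of a shortest presentation of this kind, and $\operatorname{codim}\Lambda$ is the dimension of the span of all the linear forms $\ell_i$ that occur in shortest presentations. The subspace $\Lambda$ is canonically attached to $X$. The Galois group of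 $\overline k$ over $k$ permutes the subspaces $L$ and therefore preserves $\Lambda$; since $k$ is perfect, $\Lambda$ is defined over $k$, even if no $L$ is.

It is shown in \cite{source} that $X$ contains a linear subspace defined over $k$ of codimension at most $dr$. The following conjecture, posed in \cite{source}, says that the canonical subspace $\Lambda$ has bounded codimension as well.

\begin{quote}
\emph{There is a function $C(r,d)$ such that $\operatorname{codim}\Lambda\le C(r,d)$ for every $N$, every perfect field $k$ and every hypersurface $X\subset\mathbb P^N$ over $k$ of degree $d$ with minimal codimension $r$.}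
\end{quote}

Two cases can be settled by hand.

\begin{example}[$r=1$]\label{ex:hyperplanes}
Hyperplanes contained in $X$ correspond to the linear factors of $f$ up to scalars. There are at most $d$ of them, so $\operatorname{codim}\Lambda\le d$, and the product of $d$ independent linear forms shows that $d$ is optimal.
\end{example}

\begin{example}[$d=2$]\label{ex:quadrics}
Write $f=\ell_1g_1+\dots+\ell_rg_r$; now the $g_i$ are linear. On the subspace $K$ of codimension at most $2r$ where all $\ell_i$ and $g_i$ vanish we have $f(v+w)=f(v)$ for $v\in V$, $w\in K$. Hence $L\subset X$ implies $L+K\subset X$, every $L$ of minimal codimension contains $K$, and $\operatorname{codim}\Lambda\le2r$. For $f=x_1y_1+\dots+x_ry_r$ in $2r$ variables, a subspace on which $f$ vanishes is isotropic for the nondegenerate bilinear form $f(v+w)-f(v)-f(w)$, so it has dimension at most $r$; the subspaces $\{x=0\}$ and $\{y=0\}$ meet in $0$, and $2r$ is attained.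
\end{example}

Neither argument extends. For $r\ge2$ the subspaces $L$ can move in families of positive dimension, so they cannot be counted; for $d\ge3$ the forms $g_i$ can involve all the variables, so there is no vertex $K$. Both examples give the optimal value $dr$, the number in the result of \cite{source}, and one might guess that $\operatorname{codim}\Lambda\le dr$ always. We prove that the conjecture is true and that this guess is false.

The statement concerns only $X$ over $\overline k$, so from now on $k$ is an algebraically closed field of any characteristic, $V=k^{N+1}$, and $0\neq f\in\operatorname{Sym}^dV^*$ with $d\ge1$. For $s\ge1$ let $\mathcal M_s$ be the set of subspaces $L\subset X$ of codimension $s$ that are maximal for inclusion among the linear subspaces contained in $X$. Put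
\[
m(s)=s^3+s^2-s+1,\qquad C(s,d)=s+s(s^2-s+1)\,d^{\,s\,m(s)}.
\]

\begin{theorem}\label{thm:upper}
If $\mathcal M_s\ne\emptyset$, then $\operatorname{codim}\bigcap_{L\in\mathcal M_s}L\le C(s,d)$.
\end{theorem}

A subspace $L\subset X$ of minimal codimension $r$ is maximal for inclusion, so the case $s=r$ is the conjecture.

\begin{corollary}\label{cor:conjecture}
The conjecture holds with $C(r,d)=r+r(r^2-r+1)\,d^{\,r(r^3+r^2-r+1)}$.
\end{corollary}

Perfectness of the ground field is not needed for this bound. Since codimension is subadditive under intersection, Theorem~\ref{thm:upper} also shows that the intersection of all inclusion-maximal subspaces of $X$ of codimension at most $s$ has codimension at most $\sum_{s'\le s}C(s',d)$. Maximality cannot be dropped: if some $L\subset X$ of codimension $s$ is not maximal, it lies in some $L'\subset X$ of codimension $s-1$, and the hyperplanes of $L'$ are subspaces of $X$ of codimension $s$ whose intersection is $0$.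

\begin{theorem}\label{thm:lower}
Let $r\ge1$, $d\ge r+3$ and $a=\lfloor (d-3)/r\rfloor+1$. Over any algebraically closed field there is a hypersurface of degree $d$ with minimal codimension $r$ for which
\[
\operatorname{codim}\Lambda=a+a^2+\dots+a^r>\Big(\frac{d-3}{r}\Big)^r .
\]
\end{theorem}

Thus for fixed $r$ any admissible function $C(r,d)$ grows at least like $(d/r)^r$, and for $r\ge2$ no bound linear in $d$ holds. For instance, $r=2$ and $d=9$ give $a=4$ and codimension $20>18=dr$.

Section~\ref{sec:method} explains the proof of Theorem~\ref{thm:upper} on a quadric, Section~\ref{sec:facts} recalls the standard facts that we use, and Sections~\ref{sec:finite}--\ref{sec:degree} contain the proof. Section~\ref{sec:lower}, which can be read independently, proves Theorem~\ref{thm:lower}.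

\section{The method, seen on a quadric}\label{sec:method}

Let $V=U\oplus M$ with $\dim U=s$. For a subspace $P\subset M$ and a linear map $\psi:P\to U$ let $\Gamma_\psi=\{p+\psi(p):p\in P\}$ be its graph. The map $\psi\mapsto\Gamma_\psi$ identifies $\operatorname{Hom}(M,U)$ with the open subset $\{L:L\cap U=0\}$ of the Grassmannian of subspaces of codimension $s$. Put
\[
Z_P=\{\psi\in\operatorname{Hom}(P,U): f|_{\Gamma_\psi}=0\}.
\]
This is a closed subset of $\operatorname{Hom}(P,U)=\mathbb A^{s\dim P}$, cut out by the coefficients of $f(p+\psi(p))$ as a polynomial in $p$; these are polynomials of degree at most $d$ in the matrix entries of $\psi$. For $P\subset P'$, restriction of linear maps sends $Z_{P'}$ to $Z_P$; we write $\rho_P$ for restriction to $P$.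

The intersection of a family of graphs is controlled by the span of the family.

\begin{lemma}\label{lem:kernel}
If $A\subset\operatorname{Hom}(M,U)$ lies in the span of $e$ maps $\theta_1,\dots,\theta_e$, then $\operatorname{codim}_V\bigcap_{\psi\in A}\Gamma_\psi\le s+se$.
\end{lemma}

\begin{proof}
The subspace $K=\bigcap_i\ker\theta_i$ has codimension at most $se$ in $M$. For $v\in K$ and $\psi\in A$ we have $\psi(v)=0$, so $v=v+\psi(v)\in\Gamma_\psi$.
\end{proof}

The span of a variety is bounded by its dimension and degree. B\'ezout's theorem bounds the degree of $Z_M$ by $d^{\,s\dim M}$, which depends on $N$. The idea is to apply it instead to $Z_P$ for a subspace $P$ of dimension at most $m(s)$, and to show that for a well-chosen $P$ restriction loses nothing.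

\begin{example}\label{ex:method}
Let $s=2$ and $f=u_1u_2-x_1x_2$, where $u_1,u_2$ are coordinates on $U$ and $x_1,x_2,\dots,x_{N-1}$ are coordinates on $M$. A map $\psi:M\to U$ is a pair of linear forms $(\psi_1,\psi_2)$, and $\psi\in Z_M$ means $\psi_1\psi_2=x_1x_2$. By unique factorization $Z_M$ has two components,
\[
T=\{(tx_1,t^{-1}x_2):t\in k^*\},\qquad T'=\{(tx_2,t^{-1}x_1):t\in k^*\}.
\]
Each is a conic $\alpha\beta=1$ in a plane: $T$ spans the plane with basis $(x_1,0),(0,x_2)$, and $T'$ the plane with basis $(x_2,0),(0,x_1)$. The common kernel of these four maps is $K=\{x_1=x_2=0\}\subset M$, of codimension $4=2r$ in $V$, as in Example~\ref{ex:quadrics}.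

Now restrict. For $P=0$ the map $\rho_P$ contracts everything. Let $P=kp$ be a line, so that $\psi\in\operatorname{Hom}(P,U)$ is a point $\psi(p)=(\alpha,\beta)$ of $U$. If $x_1(p)=1$ and $x_2(p)=0$, then $Z_P=\{\alpha\beta=0\}$ and the image of $Z_M$ is $Z_P$ minus the origin, which is not closed. If $x_1(p)=x_2(p)=1$, then $Z_P=\{\alpha\beta=1\}$ and each of $T$, $T'$ maps isomorphically onto $Z_P$: the map $\rho_P$ is finite, which bounds $\dim Z_M$, but it does not separate the two components. Finally let $P$ be a plane on which $x_1,x_2$ are independent. Unique factorization in the coordinate ring of $P$ gives the same two families, so $\rho_P:Z_M\to Z_P$ is bijective and maps each conic isomorphically onto a conic. The set $Z_P\subset\mathbb A^4$ is cut out by three quadrics, the coefficients of a binary quadratic form, whatever the value of $N$.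
\end{example}

In general three things must be arranged.
\begin{enumerate}
\item \emph{Finiteness.} We find $P_0$ of dimension $s-1$ and open subsets $A_P\subset Z_P$ for $P\supset P_0$ such that $A_M$ is dense in $\mathcal M_s$ and all restriction maps between the $A_P$ are finite (Section~\ref{sec:finite}).
\item \emph{Components.} B\'ezout's theorem bounds the degrees of the components of $Z_P$, not of smaller subvarieties, so each component of $A_M$ must map onto a component of $A_P$. This can fail for small $P$: if $s=2$, $P=kp$ is a line and $f|_U\ne0$, then $Z_P=\{u\in U:f(p+u)=0\}$ is a plane curve, and if $A_M$ is finite its points do not map to components. The tool is a lifting lemma for planes in a cone (Section~\ref{sec:cone}), applied repeatedly at generic points (Section~\ref{sec:components}).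
\item \emph{Degrees.} An injective linear projection can lower the degree: it sends the cubic $(t,t^2,t^3)$ to the conic $(t,t^2)$. We enlarge $P$ once more so that it sees a general linear section (Section~\ref{sec:degree}).
\end{enumerate}

\section{Standard facts}\label{sec:facts}

Varieties are reduced and may be reducible; $\dim\emptyset=-1$. A property holds for a \emph{general} point if it holds on a dense open subset.

\subsection*{Finite morphisms} A finite morphism $g$ is closed, has finite fibers, and satisfies $\dim g(W)=\dim W$ for closed subsets $W$. Closed embeddings are finite, and finiteness is preserved by composition and base change. A morphism that is proper and affine is finite; we use this in the following form.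
\begin{itemize}
\item[(F)] Let $B$ be a variety, $U$ a finite-dimensional vector space and $E\subset B\times\mathbb P(k\oplus U)$ a closed subset containing no point $(b,[t:u])$ with $t=0$. Then $E$ is a closed subset of $B\times U=\{t=1\}$, so it is both proper and affine over $B$, and $E\to B$ is finite.
\end{itemize}

\subsection*{Generic points} The letter $\Omega$ denotes an algebraically closed extension of $k$, $W(\Omega)$ is the set of $\Omega$-points of a variety $W$, and $U_\Omega=U\otimes_k\Omega$ for a vector space $U$.
\begin{itemize}
\item[(G1)] If $W\to W'$ is a surjective morphism of varieties, then $W(\Omega)\to W'(\Omega)$ is surjective.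
\item[(G2)] Let $Q$ be irreducible. A point $\xi\in Q(\Omega)$ is \emph{generic} if $\xi\notin W(\Omega)$ for every proper closed subset $W\subset Q$. For $\Omega_Q=\overline{k(Q)}$ there is a tautological generic point $\psi_Q\in Q(\Omega_Q)$, whose coordinates are the coordinate functions regarded as elements of $k(Q)$.
\item[(G3)] Let $g:Q'\to Q$ be a surjective morphism of irreducible varieties and $\xi'\in Q'(\Omega)$. If $\xi'$ is generic, so is $g(\xi')$, because the preimage of a proper closed subset is proper. Conversely, if $g$ is finite and $g(\xi')$ is generic, then $\xi'$ is generic, because a proper closed $W\subset Q'$ has closed image of dimension less than $\dim Q$.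
\end{itemize}

\subsection*{Degrees} The degree of an irreducible closed subset $T\subset\mathbb A^n$ is the degree of its closure in $\mathbb P^n$; points and $\mathbb A^n$ itself have degree $1$.
\begin{itemize}
\item[(D1)] The affine span of $T$ has dimension at most $\dim T+\deg T-1$.
\item[(D2)] If $H$ is a hypersurface of degree at most $D$ not containing $T$, the components of $T\cap H$ have dimension $\dim T-1$ and the sum of their degrees is at most $D\deg T$.
\item[(D3)] A general affine-linear subspace of codimension $\dim T$ meets $T$ in exactly $\deg T$ points.
\end{itemize}

\begin{lemma}\label{lem:bezout}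
Let $T\subset\mathbb A^n$ be closed and irreducible and let $H_1,\dots,H_q$ be hypersurfaces of degree at most $D$. The sum of the degrees of the components of $T\cap H_1\cap\dots\cap H_q$ is at most $D^{\dim T}\deg T$. In particular:
\begin{itemize}
\item[(a)] for a closed subset of $\mathbb A^n$ cut out by polynomials of degree at most $D$, the sum of the degrees of the components is at most $D^n$;
\item[(b)] if the intersection of $T$ with an affine-linear subspace is finite, it has at most $\deg T$ points.
\end{itemize}
\end{lemma}

\begin{proof}
Induction on $\dim T$. If all $H_i$ contain $T$, the sum is $\deg T$. Otherwise some $H_i$ does not contain $T$. Every component of $T\cap H_1\cap\dots\cap H_q$ is a component of $T'\cap H_1\cap\dots\cap H_q$ for some component $T'$ of $T\cap H_i$, so by induction and (D2) the sum is at most $D^{\dim T-1}\sum_{T'}\deg T'\le D^{\dim T}\deg T$ (for $\dim T=0$ the intersection is empty). Part (a) is the case $T=\mathbb A^n$, and part (b) is the case $D=1$.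
\end{proof}

\section{A dense chart with finite restriction maps}\label{sec:finite}

Assume $\mathcal M_s\neq\emptyset$. If $d=1$, the hyperplane $X$ is the only maximal subspace, so $s=1$ and the codimension is $1\le C(1,1)$. If $d\ge2$ and $N+1\le s+m(s)$, then $C(s,d)\ge s+2^{m(s)}\ge s+m(s)\ge N+1$ and there is nothing to prove. So we assume
\[
N+1>s+m(s),
\]
which leaves room for all the subspaces chosen below.

In the Grassmannian of subspaces of codimension $s$, the set $\mathcal F$ of all $L$ with $f|_L=0$ is closed. An element $L\in\mathcal F$ is not maximal if and only if it lies in a subspace $L'\subset X$ of codimension $s-1$. The pairs $L\subset L'$ with $f|_{L'}=0$ form a closed subset of a partial flag variety, which is projective, so the non-maximal $L$ form a closed subset of $\mathcal F$. Hence $\mathcal M_s$ is open in $\mathcal F$. It is a variety with finitely many irreducible components, and we choose one point $L_1,\dots,L_h$ on each.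

For an $s$-dimensional subspace $U\subset V$, each of the conditions $f|_U\ne0$ and $U\cap L_i=0$ is open and nonempty, so we can choose $U$ satisfying all of them. Fix a complement $M$; then $\dim M>m(s)$, and $L_i=\Gamma_{\psi_i}$ with $\psi_i\in Z_M$.

A subspace of $V$ of dimension $\dim M+1$ containing $\Gamma_\psi$ has the form $\Gamma_\psi+ku$ with $0\ne u\in U$, since $V=\Gamma_\psi\oplus U$. So for $\psi\in Z_M$,
\begin{equation}\label{eq:maximal}
\Gamma_\psi\in\mathcal M_s\iff f|_{\Gamma_\psi+ku}\ne0\ \text{ for all }0\ne u\in U .
\end{equation}
This condition involves all of $M$. The next lemma shows that for the finitely many $L_i$ it is already visible on a subspace of dimension $s-1$. This is the only place where the maximality of the $L_i$ is used.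

\begin{lemma}\label{lem:P0}
There is a subspace $P_0\subset M$ of dimension $s-1$ such that $f|_{\Gamma_{\psi_i|P_0}+ku}\ne0$ for all $i$ and all $0\neq u\in U$.
\end{lemma}

\begin{proof}
For $P\subset M$ let $B_i(P)$ be the set of $[u]\in\mathbb P(U)$ such that $f$ vanishes on $\Gamma_{\psi_i|P}+ku$. It is closed, being cut out by the coefficients of $f(p+\psi_i(p)+\tau u)$ as a polynomial in $p\in P$ and $\tau$, which are homogeneous in $u$; and it decreases as $P$ grows. Since $f|_U\ne0$, we have $\dim B_i(0)\le s-2$. Given $P\ne M$, pick a point on each component of each nonempty $B_i(P)$. For such a point $[u]$ of $B_i(P)$, \eqref{eq:maximal} shows that the set of $p\in M$ with $f(p+\psi_i(p)+\tau u)=0$ for all $\tau$ is a proper closed subset of $M$. Choose $p\notin P$ outside these finitely many sets. Then $B_i(P+kp)\subset B_i(P)$ misses a point of every component of $B_i(P)$, so $\dim B_i(P+kp)<\dim B_i(P)$ whenever $B_i(P)\neq\emptyset$. Starting from $P=0$, after $s-1$ steps all $B_i$ are empty.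
\end{proof}

For $P_0\subset P\subset M$ define
\[
A_P=\{\psi\in Z_P:\ f|_{\Gamma_{\psi|P_0}+ku}\ne0\ \text{ for all }0\ne u\in U\}.
\]
The complement of $A_P$ in $Z_P$ is the image of the closed set of pairs $(\psi,[u])\in Z_P\times\mathbb P(U)$ such that $f$ vanishes on $\Gamma_{\psi|P_0}+ku$. As $\mathbb P(U)$ is projective, this image is closed and $A_P$ is open in $Z_P$; by (G1), $A_P(\Omega)$ has the same description with $\Omega$ in place of $k$. The extra condition depends only on $\psi|_{P_0}$, so for $P\subset P'$ an element $\psi'\in Z_{P'}$ lies in $A_{P'}$ if and only if $\psi'|_P\in A_P$. Since $\Gamma_{\psi|P_0}\subset\Gamma_\psi$, every $\psi\in A_P(\Omega)$ satisfies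
\begin{equation}\label{eq:star}
f|_{\Gamma_\psi+\Omega u}\ne0\quad\text{for all }0\ne u\in U_\Omega .
\end{equation}
In Example~\ref{ex:method}, for $P_0=kp$ with $x_1(p)=x_2(p)=1$ and $\psi(p)=(\alpha,\beta)$, $\alpha\beta=1$, we have $f(\lambda(p+\psi(p))+\tau u)=\lambda\tau(\alpha u_2+\beta u_1)+\tau^2u_1u_2$. This vanishes identically only for $u=0$, so there $A_P=Z_P$.

\begin{lemma}\label{lem:dense}
$\bigcap_{L\in\mathcal M_s}L=\bigcap_{\psi\in A_M}\Gamma_\psi$.
\end{lemma}

\begin{proof}
By \eqref{eq:maximal} and \eqref{eq:star}, $\Gamma_\psi\in\mathcal M_s$ for $\psi\in A_M$. The set $A_M$ is open in $Z_M$, which is open in $\mathcal F$, so $A_M$ is an open subset of $\mathcal M_s$. By Lemma~\ref{lem:P0} it contains every $L_i$, so it meets every component of $\mathcal M_s$ and is dense. For $v\in V$ the set $\{L:v\in L\}$ is closed, so it contains $\mathcal M_s$ as soon as it contains $A_M$.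
\end{proof}

\begin{lemma}\label{lem:finite}
For $P_0\subset P\subset P'\subset M$ the map $\rho_P:A_{P'}\to A_P$ is finite. In particular $\dim A_P\le s(s-1)$ for all $P\supset P_0$.
\end{lemma}

\begin{proof}
To extend $\psi\in A_P$ to one more vector $v\in P'$ is to choose a value $u\in U$ such that $f$ vanishes on $\Gamma_\psi+k(v+u)$, and \eqref{eq:star} says that $u$ cannot escape to infinity. Precisely, the closed set
\[
E_v=\{(\psi,[t:u])\in A_P\times\mathbb P(k\oplus U):\ f|_{\Gamma_\psi+k(tv+u)}=0\}
\]
has no point with $t=0$ by \eqref{eq:star}. By (F), $E_v$ is a closed subset of $A_P\times U$, finite over $A_P$. Let $v_1,\dots,v_n$ be a basis of a complement of $P$ in $P'$. The isomorphism $\psi'\mapsto(\psi'|_P,\psi'(v_1),\dots,\psi'(v_n))$ from $\operatorname{Hom}(P',U)$ to $\operatorname{Hom}(P,U)\times U^n$ identifies $A_{P'}$ with $Z_{P'}\cap(A_P\times U^n)$, a closed subset of $A_P\times U^n$. It is contained in $E_{v_1}\times_{A_P}\dots\times_{A_P}E_{v_n}$, which is finite over $A_P$. Hence $\rho_P$ is finite, and $\dim A_P\le\dim A_{P_0}\le\dim\operatorname{Hom}(P_0,U)=s(s-1)$.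
\end{proof}

\section{Planes in a cone}\label{sec:cone}

Fix a point $\psi_0$ of $A_P$. We want to know which extensions of $\psi_0$ to a slightly larger subspace extend further to all of $M$. One extra vector gives no information, but two general vectors decide the question. This is a statement about cones, that is, closed subsets of a vector space stable under multiplication by all scalars.

\begin{lemma}\label{lem:cone}
Let $E$ and $U$ be finite-dimensional vector spaces over an algebraically closed field $\Omega$, with $n=\dim E\ge2$, and let $Y\subset E\times U$ be a cone with $Y\cap(0\times U)=\{0\}$. There are a proper closed subset $F_1\subset E$ and, for each $v_1\notin F_1$, a proper closed subset $F_2(v_1)\subset E$ with the following property. If $v_1\notin F_1$ and $v_2\notin F_2(v_1)$, then $v_1,v_2$ are independent, and every linear map $\varphi':\langle v_1,v_2\rangle\to U$ whose graph lies in $Y$ extends to exactly one linear map $\varphi:E\to U$ whose graph lies in $Y$.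
\end{lemma}

\begin{example}\label{ex:cone}
Let $U=\Omega$, $n\ge3$ and $Y=\{u^2=x_1x_2\}$. No graph of a linear form $\varphi$ on $E$ lies in $Y$, because $x_1x_2$ is not a square; so the lemma claims that there is no $\varphi'$ either. Over every line $\Omega v_1$ there is a graph in $Y$, given by $v_1\mapsto u_1$ with $u_1^2=(x_1x_2)(v_1)$; this is why one vector is not enough. If $x_1(v_1)=x_2(v_1)=0$, so that $(v_1,0)$ lies in the vertex of $Y$, then for every $v_2$ the map $v_1\mapsto0$, $v_2\mapsto\sqrt{(x_1x_2)(v_2)}$ has its graph in $Y$; such $v_1$ must be excluded. For any other $v_1$, a point $z=(x,u)\in Y$ spanning with $y_1=(v_1,u_1)$ a plane in $Y$ satisfies the nonzero linear equation $2u_1u=x_2(v_1)x_1+x_1(v_1)x_2$, the coefficient of $\tau$ in the equation of $Y$ at $z+\tau y_1$. These $z$ form a set of dimension $n-1$, which projects into a proper closed subset of $E$.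
\end{example}

The proof follows this example: either the planes through $y_1$ fill a whole component of $Y$, and then $y_1$ lies in the vertex of that component, or they project to a proper subset of $E$.

\begin{proof}[Proof of Lemma~\ref{lem:cone}]
Let $\pi:Y\to E$ be the projection. The closed set $\{(v,[t:u]):(tv,u)\in Y\}\subset E\times\mathbb P(\Omega\oplus U)$ has no point with $t=0$ and equals $Y$ on $t=1$. By (F), $\pi$ is finite, and $\dim Y\le n$.

\emph{Vertices.} Let $Y_1,\dots,Y_q$ be the components of $Y$. Each is a cone: the closure of $\Omega\cdot Y_i$ is irreducible, lies in $Y$ and contains $Y_i$, so it equals $Y_i$. Put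
\[
S_i=\{y\in E\times U:\ Y_i+\Omega y\subset Y\}.
\]
For $y\in S_i$ the same argument, applied to the closure of $Y_i+\Omega y$, gives $Y_i+\Omega y\subset Y_i$. Hence $S_i=\{y:Y_i+\Omega y\subset Y_i\}$. In this form $S_i$ is a linear subspace, since $z+\tau(y+y')=(z+\tau y)+\tau y'$, and $S_i\subset Y_i$ since $0\in Y_i$. As $\pi^{-1}(0)=\{0\}$, the linear map $\pi|_{S_i}$ is injective. Call $i$ \emph{full} if $\pi(S_i)=E$. For full $i$ we have $\dim S_i=n\ge\dim Y_i$, so $Y_i=S_i$ is the graph of a linear map $\varphi_i:E\to U$. Conversely, if the graph of a linear map $E\to U$ lies in $Y$, it is closed and irreducible of dimension $n\ge\dim Y$, so it is some $Y_i$; being linear it lies in $S_i$, and $i$ is full. So the linear maps $E\to U$ with graph in $Y$ are exactly the $\varphi_i$ with $i$ full.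

\emph{The excluded sets.} Let $F_1$ be the union of the following proper subspaces of $E$: the zero subspace, the $\pi(S_i)$ for $i$ not full, and the $\ker(\varphi_i-\varphi_j)$ for distinct full $i,j$. Fix $v_1\notin F_1$. For each of the finitely many $y_1\in\pi^{-1}(v_1)$ let $G(y_1)=\{z\in Y:z+\Omega y_1\subset Y\}$, which is closed as an intersection of translates of $Y$. Let $F_2(v_1)$ be the union of the line $\Omega v_1$ and of the sets $\pi(G')$, where $G'$ runs over the components of dimension less than $n$ of the sets $G(y_1)$. Since $\pi$ is finite and $n\ge2$, this is a finite union of closed subsets of dimension less than $n$.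

\emph{Existence.} Let $v_2\notin F_2(v_1)$, let $\varphi'$ have its graph in $Y$, and put $y_j=(v_j,\varphi'(v_j))$ for $j=1,2$. The line $y_2+\Omega y_1$ lies in the graph of $\varphi'$, so $y_2\in G(y_1)$. Since $\pi(y_2)\notin F_2(v_1)$, the point $y_2$ lies on a component of $G(y_1)$ of dimension $n$. This component is a closed irreducible subset of $Y$ of dimension $n\ge\dim Y$, so it is some $Y_i$. The inclusion $Y_i\subset G(y_1)$ says $y_1\in S_i$. Then $v_1\in\pi(S_i)$, and $i$ is full because $v_1\notin F_1$. Now $y_1$ and $y_2$ both lie in $Y_i$, the graph of $\varphi_i$, so $\varphi_i$ extends $\varphi'$.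

\emph{Uniqueness.} Any other extension is a $\varphi_j$ with $j$ full and $\varphi_j(v_1)=\varphi_i(v_1)$, which forces $j=i$ because $v_1\notin F_1$.
\end{proof}

We return to the setting of Section~\ref{sec:finite}. The points $\psi_0$ to which we apply the lemma will be defined over various extensions of $k$, while the new vectors must be defined over $k$ and serve all these points at once.

\begin{proposition}\label{prop:lift}
Let $P_0\subset P\subset M$ with $\dim M-\dim P\ge2$, and suppose given finitely many pairs $(\Omega,\psi_0)$ with $\psi_0\in A_P(\Omega)$. There is a subspace $P'$ with $P\subset P'\subset M$ and $\dim P'=\dim P+2$ such that, for each given pair, every $\psi'\in A_{P'}(\Omega)$ with $\psi'|_P=\psi_0$ is the restriction of exactly one $\psi\in A_M(\Omega)$.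
\end{proposition}

\begin{proof}
Write $M=P\oplus E$. For a pair $(\Omega,\psi_0)$ let
\[
Y=\{(v,u)\in E_\Omega\times U_\Omega:\ f|_{\Gamma_{\psi_0}+\Omega(v+u)}=0\}.
\]
It is cut out by the coefficients of $f(\gamma+\tau(v+u))$ as a polynomial in $\gamma\in\Gamma_{\psi_0}$ and $\tau$, which are homogeneous in $(v,u)$. It contains $0$ because $f$ vanishes on $\Gamma_{\psi_0}$, so it is a cone, and $Y\cap(0\times U_\Omega)=\{0\}$ by \eqref{eq:star}. For a subspace $R\subset E$ and a linear map $\varphi:R_\Omega\to U_\Omega$ we have
\[
\Gamma_{\psi_0\oplus\varphi}=\bigcup_{v\in R_\Omega}\big(\Gamma_{\psi_0}+\Omega(v+\varphi(v))\big).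
\]
Hence $\psi_0\oplus\varphi\in A_{P\oplus R}(\Omega)$ if and only if the graph of $\varphi$ lies in $Y$. Let $F_1$, $F_2(v_1)\subset E_\Omega$ be given by Lemma~\ref{lem:cone}. If $v_1,v_2\in E$ satisfy $v_1\notin F_1$ and $v_2\notin F_2(v_1)$, then $P'=P\oplus\langle v_1,v_2\rangle$ has the required property for this pair.

It remains to find $v_1,v_2\in E$ that work for all pairs. Let $F\subset E_\Omega$ be a proper closed subset and $g\neq 0$ a polynomial over $\Omega$ vanishing on $F$. Write $g=\sum_j\omega_jg_j$ with $\omega_j\in\Omega$ linearly independent over $k$ and $g_j\ne0$ polynomials over $k$. At a point of $F\cap E$ the values of the $g_j$ lie in $k$, so they all vanish. Thus $F\cap E$ lies in a proper closed subset of $E$, and finitely many such sets do not cover $E$. Choose $v_1\in E$ outside all the sets $F_1$, then $v_2\in E$ outside all the sets $F_2(v_1)$.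
\end{proof}

\section{Components survive restriction}\label{sec:components}

Proposition~\ref{prop:lift} handles finitely many points $\psi_0$, whereas a component $Q$ of $A_P$ may have infinitely many $k$-points, each with its own excluded sets. The generic point $\psi_Q$ is a single point that determines $Q$, and this is why we work over the fields $\Omega_Q$. One application is still not enough. After passing from $P$ to $P'$ we control the components of $A_{P'}$ that map onto a component of $A_P$, but $A_{P'}$ may have smaller components. Dimensions are bounded by $s(s-1)$, however, so along a chain of such extensions the dimension must stay constant at some step.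

Put $J=s(s-1)+1$. We construct $P_0\subset P_1\subset\dots\subset P_J\subset M$ with $\dim P_j=s-1+2j$ by applying Proposition~\ref{prop:lift} to $P=P_j$ and to the following points:
\begin{itemize}
\item[($\alpha$)] the generic points $\psi_Q\in A_{P_j}(\Omega_Q)$ of all components $Q$ of $A_{P_j}$;
\item[($\beta$)] for $j=0$, also the points $\psi_T|_{P_0}\in A_{P_0}(\Omega_T)$ for all components $T$ of $A_M$.
\end{itemize}
This is possible because $\dim P_J=2s^2-s+1\le m(s)<\dim M$. The points ($\alpha$) will give existence of lifts, and the points ($\beta$) uniqueness. By Lemma~\ref{lem:finite}, for a component $T$ of $A_M$ and $P\supset P_0$ the image $\rho_P(T)$ is a closed irreducible subset of $A_P$ of dimension $\dim T$.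

\begin{lemma}\label{lem:separate}
Let $P_1\subset P\subset M$ and let $T,T'$ be components of $A_M$.
\begin{itemize}
\item[(a)] $\psi_T$ is the only point of $A_M(\Omega_T)$ that restricts to $\psi_T|_P$.
\item[(b)] If $\rho_P(T)\subset\rho_P(T')$, then $T=T'$.
\item[(c)] The map $T\to\rho_P(T)$ has one-point fibers over a dense open subset of $\rho_P(T)$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) By ($\beta$), the point $\psi_T|_{P_1}$, which extends $\psi_T|_{P_0}$, is the restriction of exactly one point of $A_M(\Omega_T)$.

(b) The point $\psi_T|_P$ is an $\Omega_T$-point of $\rho_P(T')$, so by (G1) it lifts to an $\Omega_T$-point of $T'$. By (a) this lift is $\psi_T$. Since $\psi_T$ is generic on $T$ and lies on the closed subset $T\cap T'$, we get $T\subset T'$, so $T=T'$.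

(c) Let $W$ be the variety of pairs $(\psi,\tilde\psi)\in T\times T$ with $\psi\ne\tilde\psi$ and $\psi|_P=\tilde\psi|_P$. Its image in $\rho_P(T)$ is constructible, so if dense it contains a nonempty open subset $O$. The point $\psi_T|_P$ is generic on $\rho_P(T)$ by (G3), so it lies in $O(\Omega_T)$, and by (G1) it lifts to $W(\Omega_T)$, contradicting (a). So the image of $W$ is not dense, and the complement of its closure is the required open set.
\end{proof}

\begin{lemma}\label{lem:chain}
For each component $T$ of $A_M$ there is $j\in\{1,\dots,J\}$ such that $\rho_{P_j}(T)$ is a component of $A_{P_j}$.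
\end{lemma}

\begin{proof}
Choose a component $Q_J$ of $A_{P_J}$ containing $\rho_{P_J}(T)$ and then, for $j=J-1,\dots,0$, a component $Q_j$ of $A_{P_j}$ containing $\rho_{P_j}(Q_{j+1})$. By descending induction $\rho_{P_j}(T)\subset Q_j$ for all $j$. By Lemma~\ref{lem:finite},
\[
s(s-1)\ge\dim Q_0\ge\dim Q_1\ge\dots\ge\dim Q_J\ge0 .
\]
These are $s(s-1)+2$ integers taking at most $s(s-1)+1$ values, so $\dim Q_{j+1}=\dim Q_j$ for some $j<J$. Then $\rho_{P_j}(Q_{j+1})$ is a closed subset of $Q_j$ of full dimension, so $Q_{j+1}\to Q_j$ is finite and surjective. Let $\Omega=\Omega_{Q_j}$. By (G1) the point $\psi_{Q_j}$ lifts to some $\psi'\in Q_{j+1}(\Omega)$, which is generic on $Q_{j+1}$ by (G3). By ($\alpha$), $\psi'$ extends to a point of $A_M(\Omega)$, which lies on some component $T'$. The closed irreducible set $\rho_{P_{j+1}}(T')$ contains the generic point $\psi'$, hence contains the component $Q_{j+1}$, hence equals it. So $\rho_{P_{j+1}}(T)\subset Q_{j+1}=\rho_{P_{j+1}}(T')$. Lemma~\ref{lem:separate}(b) gives $T=T'$, and $\rho_{P_{j+1}}(T)=Q_{j+1}$.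
\end{proof}

\begin{proposition}\label{prop:components}
Let $P_J\subset P\subset M$. As $T$ runs over the components of $A_M$, the sets $\rho_P(T)$ are pairwise distinct components of $A_P$.
\end{proposition}

\begin{proof}
They are distinct by Lemma~\ref{lem:separate}(b). Take $j$ as in Lemma~\ref{lem:chain} and let $Q$ be a component of $A_P$ containing $\rho_P(T)$. The set $\rho_{P_j}(Q)$ is closed and irreducible and contains the component $\rho_{P_j}(T)$, so it equals $\rho_{P_j}(T)$. By finiteness $\dim Q=\dim\rho_{P_j}(T)=\dim T=\dim\rho_P(T)$, so $Q=\rho_P(T)$.
\end{proof}

\section{Degrees, and the proof of Theorem~\ref{thm:upper}}\label{sec:degree}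

For a component $T$ of $A_M$ let $\overline T$ be its closure in $\operatorname{Hom}(M,U)$ and $\delta_T=\dim T\le s(s-1)$. By (D3), $\deg\overline T$ is the number of points in a general fiber of a general linear map from $\overline T$ to $k^{\delta_T}$. Such a map consists of at most $s(s-1)$ linear functionals on $\operatorname{Hom}(M,U)$, and each of these depends only on the restriction to a small subspace of $M$. Indeed, the trace pairing identifies $\operatorname{Hom}(M,U)^*$ with $\operatorname{Hom}(U,M)$: every functional has the form $\psi\mapsto\operatorname{tr}(\psi\ell)$ with $\ell:U\to M$, and it depends only on $\psi|_{\operatorname{im}\ell}$, where $\dim\operatorname{im}\ell\le s$.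

\begin{proposition}\label{prop:degree}
$\sum_T\deg\overline T\le d^{\,s\,m(s)}$, the sum being over the components $T$ of $A_M$.
\end{proposition}

\begin{proof}
Fix $T$. By (D3), the pairs $(\lambda,b)$, where $\lambda:\operatorname{Hom}(M,U)\to k^{\delta_T}$ is linear, $b\in k^{\delta_T}$ and $\overline T\cap\lambda^{-1}(b)$ has exactly $\deg\overline T$ points, contain a dense open set. Its projection to the space of $\lambda$ is dense and open, and over each $\lambda$ in it the admissible $b$ contain a dense open set. As there are finitely many $T$, we can choose functionals $\lambda_1,\dots,\lambda_{s(s-1)}$ such that for every $T$ the map $\lambda_T=(\lambda_1,\dots,\lambda_{\delta_T})$ satisfies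
\begin{equation}\label{eq:fiber}
\#\big(\overline T\cap\lambda_T^{-1}(b)\big)=\deg\overline T\quad\text{for general }b\in k^{\delta_T}.
\end{equation}
Write $\lambda_i(\psi)=\operatorname{tr}(\psi\ell_i)$ and put $P_*=P_J+\sum_i\operatorname{im}\ell_i$. Then
\[
\dim P_*\le(2s^2-s+1)+s\cdot s(s-1)=s^3+s^2-s+1=m(s),
\]
and $\lambda_T=\mu_T\circ\rho_{P_*}$ for a linear map $\mu_T:\operatorname{Hom}(P_*,U)\to k^{\delta_T}$.

Let $T_*=\rho_{P_*}(T)$, with closure $\overline{T_*}$ in $\operatorname{Hom}(P_*,U)$. We claim that $\deg\overline T\le\deg\overline{T_*}$. Let $O\subset T_*$ be the dense open set of Lemma~\ref{lem:separate}(c) and $T^\circ\subset T$ its preimage, a dense open subset of $\overline T$ on which $\rho_{P_*}$ is injective. The complement $\overline T\setminus T^\circ$ has dimension less than $\delta_T$, so its image under $\lambda_T$ is not dense. For general $b$ the set $\overline T\cap\lambda_T^{-1}(b)$ therefore lies in $T^\circ$ and maps injectively to $\overline{T_*}\cap\mu_T^{-1}(b)$. In particular the latter set is nonempty for general $b$, so $\mu_T:\overline{T_*}\to k^{\delta_T}$ is a dominant morphism of irreducible varieties of the same dimension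 $\delta_T$, and its general fiber is finite. By Lemma~\ref{lem:bezout}(b) this fiber has at most $\deg\overline{T_*}$ points, and \eqref{eq:fiber} gives the claim.

By Proposition~\ref{prop:components} the $T_*$ are distinct components of $A_{P_*}$. Since $A_{P_*}$ is open in $Z_{P_*}$, the $\overline{T_*}$ are distinct components of $Z_{P_*}$, a closed subset of $\mathbb A^{s\dim P_*}$ cut out by polynomials of degree at most $d$. Lemma~\ref{lem:bezout}(a) gives $\sum_T\deg\overline{T_*}\le d^{\,s\,m(s)}$. This is the only place where the degree of $f$ enters.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:upper}]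
The linear span of a set has dimension at most one more than its affine span. By (D1), and since $\deg\overline T\ge1$, the linear span of $\overline T$ in $\operatorname{Hom}(M,U)$ has dimension at most
\[
\delta_T+\deg\overline T\le\big(s(s-1)+1\big)\deg\overline T .
\]
By Proposition~\ref{prop:degree}, $A_M$ lies in the span of $e=(s^2-s+1)\,d^{\,s\,m(s)}$ linear maps. Lemmas~\ref{lem:dense} and~\ref{lem:kernel} give $\operatorname{codim}\bigcap_{L\in\mathcal M_s}L\le s+se=C(s,d)$.
\end{proof}

\section{The lower bound}\label{sec:lower}

For $r=1$ the extremal form is a product of variables. For $r=2$ we repeat this inside several hyperplanes: we take variables $x_i$ and $x_{ij}$ with $1\le i,j\le a$ and a form $g$ whose restriction to each hyperplane $x_i=0$ is divisible by $x_{i1}\cdots x_{ia}$. Then $g$ vanishes on the $a^2$ subspaces $x_i=x_{ij}=0$, which intersect in $0$, although the degree needed is only linear in $a$: the monomial $x_2\cdots x_a\,x_{11}\cdots x_{1a}$, of degree $2a-1$, has the required property and is not divisible by $x_1$. Iterating along a tree of depth $r$ gives the general construction. The work lies in showing that a general such form vanishes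 on no subspace of codimension $r-1$.

Let $r,d,a$ be as in Theorem~\ref{thm:lower}. Since $d\ge r+3$ we have $a\ge2$. Put $d_0=r(a-1)+1$; from $r(a-1)\le d-3$ we get $d-d_0\ge2$. A \emph{word} is a word of length $1,\dots,r$ in an alphabet of $a$ letters. There are $\nu=a+a^2+\dots+a^r$ words, and we take one variable $x_w$ on $k^\nu$ for each word $w$. A \emph{branch} is the set of the $r$ nonempty prefixes of a word of length $r$. Let
\[
I=\bigcap_{\beta\text{ branch}}(x_w:w\in\beta).
\]
A monomial lies in $(x_w:w\in\beta)$ if and only if it involves a variable $x_w$ with $w\in\beta$, so $I$ is spanned by the monomials whose set of variables meets every branch. Let $I_d$ be its part of degree $d$.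

\begin{lemma}\label{lem:tree}
For every set $S$ of $r-1$ words there is a set $Q$ of at most $d_0$ words that meets every branch and is disjoint from $S$.
\end{lemma}

\begin{proof}
Start with the set $Q$ of the $a$ words of length $1$. As long as there is a word $w\in Q\cap S$, replace it by its $a$ one-letter extensions. A word of length at least $2$ enters $Q$ only when the prefix one letter shorter is replaced; so no word enters twice, and all proper nonempty prefixes of a word of $Q$ have been replaced and lie in $S$. If $w\in Q\cap S$ had length $r$, then $w$ and its $r-1$ proper nonempty prefixes would be $r$ elements of $S$. So the replacement is always possible. A branch containing $w$ contains one of its extensions, so $Q$ keeps meeting every branch. Each element of $S$ is replaced at most once, so the process stops after at most $r-1$ steps, with $|Q|\le a+(r-1)(a-1)=d_0$.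
\end{proof}

For example, with $r=3$, the alphabet $\{0,1\}$ and $S=\{0,01\}$, the process runs through $\{0,1\}$, $\{00,01,1\}$ and $\{00,010,011,1\}$, ending with $d_0=4$ words.

\begin{lemma}\label{lem:general}
A general $g\in I_d$ vanishes on no linear subspace of $k^\nu$ of codimension $r-1$.
\end{lemma}

\begin{proof}
Let $n=\nu-r+1$ and let $\mathbb G$ be the Grassmannian of $n$-dimensional subspaces of $k^\nu$, of dimension $(r-1)n$. For $L\in\mathbb G$ let $\operatorname{rk}(L)$ be the rank of the restriction map $I_d\to\operatorname{Sym}^dL^*$, the number of conditions that vanishing on $L$ imposes on $g$. We must bound it from below for every $L$, and a torus action reduces this to coordinate subspaces.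

Let $t$ be the minimum of $\operatorname{rk}$. The set $\{L:\operatorname{rk}(L)\le t\}$ is nonempty, and closed in $\mathbb G$ since locally it is defined by the vanishing of minors of a matrix of regular functions. It is stable under the diagonal torus $(k^*)^\nu$, because $I_d$ is spanned by monomials. By Borel's fixed point theorem, a connected solvable linear algebraic group acting on a nonempty projective variety has a fixed point. A torus-stable subspace $L$ is spanned by coordinate vectors: scaling one coordinate of $v\in L$ by some $c\ne0,1$ and subtracting $v$ isolates that coordinate. So the minimum is attained at some $L=\{x_w=0:w\in S\}$ with $|S|=r-1$. Take $Q$ as in Lemma~\ref{lem:tree}. The products of $\prod_{w\in Q}x_w$ with the monomials of degree $d-|Q|$ in the $n$ variables outside $S$ lie in $I_d$ and restrict to distinct monomials on $L$. Since $d-|Q|\ge2$, their number is at least the number $n(n+1)/2$ of quadratic monomials. Hence $\operatorname{rk}(L)\ge n(n+1)/2$ for all $L\in\mathbb G$.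

The inequality $n(n+1)/2>(r-1)n$ is equivalent to $n+1>2(r-1)$, that is, to $\nu>3r-4$. It holds because $\nu\ge2+\dots+2^r=2^{r+1}-2\ge4r-2$. The closed set $\Sigma=\{(g,L)\in I_d\times\mathbb G:g|_L=0\}$ has fibers of dimension $\dim I_d-\operatorname{rk}(L)$ over $\mathbb G$, so
\[
\dim\Sigma\le\dim I_d-\tfrac{n(n+1)}2+(r-1)n<\dim I_d ,
\]
and the image of $\Sigma$ in $I_d$ is not dense.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:lower}]
Let $g\in I_d$ be as in Lemma~\ref{lem:general}; in particular $g\ne0$. A subspace of codimension at most $r-1$ contains one of codimension exactly $r-1$, so the hypersurface $X=\{g=0\}\subset\mathbb P^{\nu-1}$ contains no linear subspace of codimension less than $r$. By definition of $I$ it contains the subspace $\{x_w=0:w\in\beta\}$ of codimension $r$ for each branch $\beta$. So the minimal codimension is $r$. Every word lies in some branch, so these subspaces already intersect in $0$. Hence $\operatorname{codim}\Lambda=\nu=a+\dots+a^r\ge a^r$, and $a>(d-3)/r$.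
\end{proof}

\begin{remark}
In this example $\Lambda=0$, but the lower bound does not depend on the convention for the empty intersection. Regard $g$ as a form on $k^\nu\oplus W$ through the projection $\pi$ to $k^\nu$. If $g$ vanishes on $L$, it vanishes on $\pi^{-1}(\pi(L))\supset L$, so the maximal subspaces are the preimages of those in $k^\nu$. The minimal codimension is still $r$, and now $\Lambda=W$, of codimension $\nu$.
\end{remark}

\begin{thebibliography}{1}

\bibitem{source}
超曲面中最小余维的线性子空间,
\texttt{https://m.booksci.cn/literaturecn/47721817.htm}.

\end{thebibliography}
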